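# Small Upper Transversal Numbers of Connected 3-Uniform Hypergraphs

## Hypergraphs, transversals, and private edges

**Hypergraph, order, uniformity.** A hypergraph $H$ consists of a finite vertex set $V(H)$ and a set $E(H)$ of edges, each a subset of $V(H)$. Its order is $n=|V(H)|$. It is $r$-uniform if every edge has exactly $r$ vertices. We care most about $r=3$, and we write $abc$ for the edge $\{a,b,c\}$.

Two examples will stay with us. Let $F$ have vertices $1,2,3,4,5$ and edges $123$, $345$. For $s\ge 1$, let $G_s$ have vertices $a,c_1,\dots,c_s,x_1,\dots,x_s$ and edges $a\,c_i\,x_j$ for all $1\le i,j\le s$. Both are $3$-uniform; $F$ has order $5$ and $G_s$ has order $2s+1$.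

**Connected; isolated vertex.** $H$ is connected if for any two vertices $u,v$ there is a sequence of edges $e_1,\dots,e_k$ with $u\in e_1$, $v\in e_k$, and $e_i\cap e_{i+1}\ne\emptyset$ for all $i$. A vertex is isolated if it lies in no edge.

In $F$ the edges $123$ and $345$ meet at $3$ and cover all vertices, so $F$ is connected. In $G_s$ all edges share $a$ and cover everything, so $G_s$ is connected. The hypergraph on $\{1,\dots,6\}$ with edges $123$, $456$ is not connected, but it has no isolated vertex. Conversely, a connected hypergraph of order at least $2$ has no isolated vertex, since each vertex $u$ must lie in the first edge $e_1$ of some sequence.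

**Transversal, minimal transversal.** A set $S\subseteq V(H)$ is a transversal if it meets every edge. It is minimal if no proper subset of it is a transversal.

In $F$, the set $\{1,3\}$ is a transversal but not minimal, because $\{3\}$ is already one. The minimal transversals of $F$ are $\{3\}$ and the four sets $\{i,j\}$ with $i\in\{1,2\}$, $j\in\{4,5\}$. In $G_s$, one minimal transversal is $\{a\}$. A transversal avoiding $a$ must meet every pair $\{c_i,x_j\}$; if it omits some $c_i$ it contains all $x_j$, and otherwise it contains all $c_i$. So for every $s\ge1$ the minimal transversals of $G_s$ are exactly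
$$\{a\},\qquad \{c_1,\dots,c_s\},\qquad \{x_1,\dots,x_s\}. \tag{1}$$

**Upper transversal number.** $\Upsilon(H)$ is the maximum cardinality of a minimal transversal of $H$. Thus $\Upsilon(F)=2$ and $\Upsilon(G_s)=s$. In the complete $3$-uniform hypergraph on $n\ge3$ vertices (all triples are edges), a set is a transversal exactly when its complement has at most $2$ vertices, so the minimal transversals are exactly the sets of size $n-2$, and $\Upsilon=n-2$.

Note that $\Upsilon$ asks for the *largest* among the inclusion-minimal covers. Making $\Upsilon$ small means that every irredundant way of hitting all edges is economical.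

**Private edge.** Let $S$ be a transversal and $v\in S$. A private edge of $v$ is an edge $e$ with $e\cap S=\{v\}$. In $F$ with $S=\{1,4\}$, the edge $123$ is private for $1$ and $345$ is private for $4$.

We use two standard facts.

**(F1)** A transversal $S$ is minimal if and only if every $v\in S$ has a private edge. Indeed, any set containing a transversal is a transversal, so $S$ is minimal if and only if no set $S\setminus\{v\}$ is a transversal. The set $S\setminus\{v\}$ fails to be a transversal exactly when some edge $e$ misses it; since $e$ meets $S$, this says $e\cap S=\{v\}$.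

**(F2)** Every transversal contains a minimal transversal (delete vertices as long as possible; the set is finite). Consequently, if $T\subseteq V(H)$ contains no edge, then $V(H)\setminus T$ meets every edge, so there is a minimal transversal disjoint from $T$.

## The conjectured constant $\sqrt[3]{16}$ and the true constant $3/\sqrt[3]{2}$

How small can $\Upsilon(H)$ be when $H$ is connected, $3$-uniform, and has $n$ vertices? Two bounds are known and say that the right scale is $\sqrt[3]n$: every connected $3$-uniform $H$ of order $n$ satisfies $\Upsilon(H)>1.4855\sqrt[3]{n}-2$, and there are connected $3$-uniform $H$ of arbitrarily large order $n$ with $\Upsilon(H)<2.5199\sqrt[3]n$. For $n\ge 3$ put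
$$f(n)=\inf\frac{\Upsilon(H)}{\sqrt[3]{n}},$$
the infimum being over all connected $3$-uniform $H$ of order $n$. There are finitely many hypergraphs on a given vertex set and the complete one is connected, so this is a minimum over a nonempty finite set.

The source of the problem (doi:10.37236/7267) states the conjecture $\sup_{n\to\infty}\left(\inf\frac{\Upsilon(H)}{\sqrt[3]n}\right)=\sqrt[3]{16}$, which we read as
$$\limsup_{n\to\infty} f(n)=\sqrt[3]{16}=2.5198\ldots$$
Is it true? The answer is no, and the limit of $f$ can be computed: it is
$$\lim_{n\to\infty}f(n)=\frac{3}{\sqrt[3]2}=\sqrt[3]{27/2}\approx 2.3811 .$$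
Here are the statements we will prove.

**Theorem 1.** For every $n\ge3$ there is a connected $3$-uniform hypergraph $H$ of order $n$ with $\Upsilon(H)<3\sqrt[3]{n/2}+2$. Hence $\limsup_{n\to\infty} f(n)\le 3/\sqrt[3]2<\sqrt[3]{16}$, and the conjecture is false.

**Theorem 2.** Every $3$-uniform hypergraph $H$ of order $n\ge3$ without isolated vertices (in particular, every connected one) satisfies $\Upsilon(H)>3\sqrt[3]{n/2}-6$.

Since $3\sqrt[3]{n/2}=\sqrt[3]{27n/2}$, together they give $\min_H\Upsilon(H)=\sqrt[3]{27n/2}+O(1)$.

**Theorem 3.** For fixed $r\ge2$ let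
$$c_r=r\left(\frac{(r-1)!}{(r-1)^{r-1}}\right)^{1/r}.$$
The minimum of $\Upsilon(H)$ over connected $r$-uniform hypergraphs of order $n$ is $c_rn^{1/r}+O_r(1)$. The same holds with "without isolated vertices" in place of "connected".

Here $c_2=2$ and $c_3=3\,(2/4)^{1/3}=3/\sqrt[3]2$. Both lower bounds come from one inequality.

**Theorem 4.** Let $r\ge2$ and let $H$ be an $r$-uniform hypergraph of order $n\ge1$ without isolated vertices, with $t=\Upsilon(H)$. Then
$$n\;\le\;\sum_{i=1}^{r-1}t^i+\max_{0\le b\le t-1}(t-b)\binom{b+r-1}{r-1}.$$

## Orders 3, 4, and 5 by hand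

For $n=3$ the only connected hypergraph is a single edge, and $\Upsilon=1$.

For $n\ge4$, a $3$-uniform $H$ without isolated vertices has $\Upsilon(H)\ge2$. Suppose $\Upsilon(H)=1$, let $v$ be any vertex and $e$ an edge containing it. The two-element set $e\setminus\{v\}$ contains no edge, so by (F2) some minimal transversal avoids it; since it must meet $e$, it contains $v$. As $\Upsilon(H)=1$, it is $\{v\}$. So $\{v\}$ is a transversal for every $v$, which means that every edge contains every vertex. Then $n=3$, a contradiction.

The value $2$ is attained for $n=4$ by the complete hypergraph and for $n=5$ by $G_2$ or $F$. So $f(3)=1/\sqrt[3]3$, $f(4)=2/\sqrt[3]4$, $f(5)=2/\sqrt[3]5$.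

One device in this argument will carry the whole lower bound: *if a transversal avoids all of an edge except one vertex $x$, it is forced to contain $x$.*

## A complete core with vertices hung on its pairs

To have many vertices but small minimal transversals, it is natural to take a small core $C$ of $m$ vertices and to attach each remaining vertex $x$ to a pair of core vertices by a single edge $\{a,b,x\}$. There are $\binom m2$ pairs; hang about $q$ vertices on each, and $n$ is about $qm^2/2$.

With these edges alone the construction fails badly. The set $V\setminus C$ of all hung vertices is a transversal, and each hung $x$ has the private edge $\{a,b,x\}$. So it is a minimal transversal of size $n-m$. The trouble is that a minimal transversal may omit many core vertices at once, and each omitted pair then forces its hung vertices in. What we want is that at most one pair can be omitted, and this is arranged by adding all triples of $C$ as edges. A transversal then omits at most two core vertices, and a minimal transversal has at most about $m+q$ vertices.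

This also tells us how to choose the sizes. For given $t=m+q$ we want $qm^2/2$ as large as possible, which happens at $q=t/3$, $m=2t/3$, with value $2t^3/27$. So $m$ should be about $2q$, and $n$ about $2q^3$.

### Proof of Theorem 1

**Step 1: parameters.** This step fixes sizes that hold enough vertices. Let $q=\lceil\sqrt[3]{n/2}\,\rceil\ge1$ and $m=2q+1\ge3$. Then $n\le2q^3$, and since $q<\sqrt[3]{n/2}+1$,
$$3q-1<3\sqrt[3]{n/2}+2 .$$
It suffices to find a connected $H$ of order $n$ with $\Upsilon(H)\le3q-1$.

**Step 2: the small case $n\le m$.** Here there is nothing to hang. Let $H$ be the complete $3$-uniform hypergraph on $n$ vertices. It is connected, and $\Upsilon(H)=n-2\le2q-1\le3q-1$.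

**Step 3: the construction for $n>m$.** Let $C$ be a set with $|C|=m$. We check that the other $n-m$ vertices fit:
$$n-m<2q^3\le q\cdot q(2q+1)=q\binom m2 .$$
So we can partition them into possibly empty sets $P_{ab}$, one for each pair $\{a,b\}\subseteq C$, with $|P_{ab}|\le q$. The edges of $H$ are all triples of $C$ and all $\{a,b,x\}$ with $x\in P_{ab}$.

$H$ is connected: since $m\ge3$, any two vertices of $C$ lie in a common triple of $C$, and every other vertex lies in an edge meeting $C$. To join $u$ to $v$, take an edge containing $u$ and meeting $C$, then an edge inside $C$, then an edge meeting $C$ and containing $v$, with the middle edge chosen to meet both others.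

**Step 4: bounding a minimal transversal.** Let $S$ be a minimal transversal and $Z=C\setminus S$ the omitted part of the core. Since every triple of $C$ is an edge, $|Z|\le2$. Suppose $x\in S\cap P_{ab}$. By (F1) $x$ has a private edge, and the only edge containing $x$ is $\{a,b,x\}$. So $a,b\notin S$, that is $\{a,b\}\subseteq Z$, and therefore $Z=\{a,b\}$. In words: $S$ can contain hung vertices only from the pair $Z$, and only when $|Z|=2$. Now consider $|Z|$.

* If $|Z|=2$, say $Z=\{a,b\}$, then $S\subseteq(C\setminus Z)\cup P_{ab}$, so $|S|\le(m-2)+q=3q-1$.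
* If $|Z|=1$, then $S=C\setminus Z$ and $|S|=m-1=2q\le3q-1$.
* If $|Z|=0$, then $S=C$. This is impossible: every edge contains at least two vertices of $C$, so $C\setminus\{a\}$ is a transversal for each $a\in C$, and $C$ is not minimal.

Hence $\Upsilon(H)\le3q-1<3\sqrt[3]{n/2}+2$. Dividing by $\sqrt[3]n$,
$$f(n)<\frac{3}{\sqrt[3]2}+\frac{2}{\sqrt[3]n}, \tag{2}$$
so $\limsup f(n)\le3/\sqrt[3]2=\sqrt[3]{13.5}<\sqrt[3]{16}$. $\qquad\blacksquare$

**A full core.** For later use, take $q\ge1$, $m=2q+1$, and let *every* $P_{ab}$ have exactly $q$ vertices. Step 4 used only $|P_{ab}|\le q$, so $\Upsilon\le3q-1$. Moreover, for each pair, $(C\setminus\{a,b\})\cup P_{ab}$ is a minimal transversal. It meets every triple of $C$, because a triple has a vertex outside $\{a,b\}$; it meets $\{a',b',y\}$ with $y\in P_{a'b'}$ for $\{a',b'\}\neq\{a,b\}$, because one of $a',b'$ lies outside $\{a,b\}$; and it contains $P_{ab}$. Private edges are $\{a,b,c\}$ for $c\in C\setminus\{a,b\}$ and $\{a,b,x\}$ for $x\in P_{ab}$. So $\Upsilon=3q-1$ exactly.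

## Every hypergraph has a core of polynomial size

For the lower bound we are given an arbitrary $r$-uniform $H$ without isolated vertices, with $t=\Upsilon(H)$, and we want to bound $n$ in terms of $t$. We write $V=V(H)$. The extremal example suggests finding a core. The next lemma produces one with $O(t^{r-1})$ vertices, which is negligible against $t^r$.

**Lemma 5.** Let $r\ge2$, let $H$ be $r$-uniform of order $n\ge1$ without isolated vertices, and let $t=\Upsilon(H)$. There is $K\subseteq V$ with $|K|\le\sum_{i=1}^{r-1}t^i$ such that for every $x\in V\setminus K$ and every edge $e\ni x$ we have $e\setminus\{x\}\subseteq K$.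

*Proof.* There is an edge, so $t\ge1$. For each $T\subseteq V$ with $|T|\le r-2$, the set $T$ is too small to contain an edge, so by (F2) we may fix a minimal transversal $U_T$ disjoint from $T$; and $|U_T|\le t$.

Call a sequence $(y_1,\dots,y_i)$ with $1\le i\le r-1$ *admissible* if $y_j\in U_{\{y_1,\dots,y_{j-1}\}}$ for every $1\le j\le i$. The index set has at most $r-2$ elements, so this makes sense. Since $U_T\cap T=\emptyset$, the entries of an admissible sequence are distinct. There are at most $t$ choices at each position, hence at most $t^i$ admissible sequences of length $i$. Let $K$ be the set of all entries of admissible sequences. Each initial part of an admissible sequence is admissible, so every element of $K$ is the last entry of some admissible sequence. Therefore $|K|\le\sum_{i=1}^{r-1}t^i$.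

Let $x\in V\setminus K$ and let $e\ni x$ be an edge. We read off an admissible sequence inside $e$. Since $U_\emptyset$ is a transversal, pick $y_1\in e\cap U_\emptyset$. Having $y_1,\dots,y_{j-1}$ with $j\le r-1$, pick $y_j\in e\cap U_{\{y_1,\dots,y_{j-1}\}}$, which is possible since this is a transversal too. All $y_j$ lie in $K$, so none equals $x$; and they are distinct. So $y_1,\dots,y_{r-1}$ are $r-1$ distinct elements of the $(r-1)$-set $e\setminus\{x\}$. Hence $e\setminus\{x\}=\{y_1,\dots,y_{r-1}\}\subseteq K$. $\qquad\blacksquare$

For $r=3$: $K$ consists of one minimal transversal $U_\emptyset$ together with, for each $y\in U_\emptyset$, one minimal transversal avoiding $y$. In $G_s$ we may take $U_\emptyset=\{a\}$ and $U_{\{a\}}=\{c_1,\dots,c_s\}$, so $K=\{a,c_1,\dots,c_s\}$. In the full core, each $C\setminus\{c\}$ is a minimal transversal: it is a transversal because every edge has two vertices in $C$, and $\{a,c,x\}$ with $x\in P_{ac}$ is a private edge of $a$. So we may take $U_\emptyset=C\setminus\{c\}$ for some $c$ and $U_{\{y\}}=C\setminus\{y\}$ for each $y$, and then $K=C$.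

**Notation for the hung vertices.** Fix $K$ as in Lemma 5. Each $x\in V\setminus K$ lies in some edge, so there is an $(r-1)$-set $T_x\subseteq K$ with $T_x\cup\{x\}\in E(H)$; fix one such $T_x$ for each $x$. Let
$$\mathcal T=\{T_x:x\in V\setminus K\},\qquad w(T)=|\{x\in V\setminus K:T_x=T\}|\ge1\quad(T\in\mathcal T).$$
Then
$$n-|K|=\sum_{T\in\mathcal T}w(T). \tag{3}$$
The forcing device from the small cases now reads as follows.

**($\ast$)** If $S$ is a transversal disjoint from $T\in\mathcal T$, then $S$ contains every $x$ with $T_x=T$, because $T\cup\{x\}$ is an edge.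

## Set pairs, and the point where disjointness fails

We need to bound $\sum w(T)$ by about $2t^3/27$ when $r=3$. Counting $(r-1)$-subsets of $K$ is hopeless: for $r=3$ our bound on $|K|$ is about $t^2$, so there could be about $t^4/2$ pairs. We need a bound depending on $t$ and not on $|K|$. A classical theorem has this form.

**Bollobás's set-pairs inequality.** Let $A_1,\dots,A_k$ and $B_1,\dots,B_k$ be finite sets with $A_i\cap B_i=\emptyset$ for all $i$ and $A_i\cap B_j\neq\emptyset$ for all $i\ne j$. Then $\sum_i\binom{|A_i|+|B_i|}{|A_i|}^{-1}\le1$.

*Proof.* We may assume $k\ge2$; then all sets are nonempty. Order $\bigcup_i(A_i\cup B_i)$ uniformly at random and let $E_i$ be the event that all of $A_i$ precedes all of $B_i$. All relative orders of $A_i\cup B_i$ are equally likely, so $\Pr(E_i)=|A_i|!\,|B_i|!/(|A_i|+|B_i|)!$, the reciprocal of the binomial coefficient. The events are pairwise disjoint. Suppose $E_i$ and $E_j$ both hold, where the last element of $A_i$ is at least as late as the last element of $A_j$. Then $B_i$ lies strictly after all of $A_i\cup A_j$, so $A_j\cap B_i=\emptyset$, a contradiction.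 Hence $\sum\Pr(E_i)\le1$. (For $k=1$ the claim is trivial.) $\qquad\blacksquare$

Now the natural attempt. For each $T\in\mathcal T$ choose a minimal transversal $S_T$ disjoint from $T$ and put $B_T=S_T\cap K$, $b_T=|B_T|$. By ($\ast$), $S_T$ contains the $w(T)$ vertices hung on $T$, and they lie outside $K$, so
$$w(T)\le|S_T|-b_T\le t-b_T .$$
*If* the pairs $(T,B_T)$ satisfied Bollobás's hypothesis, we would get $\sum_T\binom{b_T+r-1}{r-1}^{-1}\le1$, and then
$$\sum_Tw(T)\le\sum_T(t-b_T)=\sum_T\frac{(t-b_T)\binom{b_T+r-1}{r-1}}{\binom{b_T+r-1}{r-1}}\le\max_{0\le b\le t-1}(t-b)\binom{b+r-1}{r-1},$$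
which is exactly what Theorem 4 needs.

In the full core with $K=C$ the hypothesis holds. A transversal disjoint from $T=\{a,b\}$ omits exactly $a,b$ from $C$, so $B_T=C\setminus T$, and this meets every other pair.

In general it fails. Take $G_s$ with $s\ge2$, $K=\{a,c_1,\dots,c_s\}$, and $T_{x_j}=\{a,c_j\}$. By (1), the only minimal transversal disjoint from $\{a,c_j\}$ is $\{x_1,\dots,x_s\}$. So there is no choice: $B_T=\emptyset$ for all $s$ sets $T\in\mathcal T$. No $B_T$ meets any $T'$, and $\sum_T\binom{b_T+2}{2}^{-1}=s>1$. The step of the proof that breaks is the pairwise disjointness of the events: here all $E_T$ hold always.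

But look at what happens when disjointness fails. If $S_T$ is disjoint from $T'$ as well, then by ($\ast$) $S_T$ must contain the vertices hung on $T'$ too. The single budget $|S_T\setminus K|\le t-b_T$ then pays for *both* weights. In $G_s$ each $T$ has $w(T)=1$ and $t-b_T=s$; the $s$ events occur simultaneously, but the fractions $w(T)/(t-b_T)=1/s$ of the budget add up to exactly $1$. So one should not ask that at most one event occur. One should ask that, in every order, the fractions of the events that do occur sum to at most $1$.

There is one wrinkle. The fractions have different denominators $t-b_T$, while the common budget is $t-b_{T^*}$ for one particular $T^*$. We need $b_T\le b_{T^*}$ for every $T$ that shares this budget. That is secured by choosing each $S_T$ to minimize $|S_T\cap K|$: since $S_{T^*}$ is itself disjoint from $T$, it competes in the minimum defining $b_T$.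

## Proof of Theorem 4

Let $K,T_x,\mathcal T,w$ be as above, so that $|K|\le\sum_{i=1}^{r-1}t^i$. As noted, $t\ge1$. If $\mathcal T=\emptyset$, then $n=|K|$ and the theorem holds, since the maximum in it is positive (take $b=0$). So assume $\mathcal T\neq\emptyset$.

**Step 1: economical transversals.** We choose one transversal per $T$ so that the later comparison of budgets works. For $T\in\mathcal T$ we have $|T|=r-1$, so $T$ contains no edge, and by (F2) minimal transversals disjoint from $T$ exist. Let $S_T$ be one that minimizes $|S_T\cap K|$, and put $B_T=S_T\cap K$, $b_T=|B_T|$. By ($\ast$), $S_T$ contains the $w(T)\ge1$ vertices of $V\setminus K$ hung on $T$, so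
$$b_T\le|S_T|-w(T)\le t-1 .$$
In particular $t-b_T\ge1$, so we may divide by it.

**Step 2: random order and the probability of each event.** Take a uniformly random linear order of $K$. For $T\in\mathcal T$ let $E_T$ be the event that all elements of $T$ precede all elements of $B_T$ (if $B_T=\emptyset$ it always holds). Since $T\cap B_T=\emptyset$, the relative order of the $b_T+r-1$ elements of $T\cup B_T$ is uniform among $(b_T+r-1)!$ orders, of which $(r-1)!\,b_T!$ are favorable. So
$$\Pr(E_T)=\binom{b_T+r-1}{r-1}^{-1}. \tag{4}$$

**Step 3: in every order, the occurring fractions sum to at most 1.** This replaces the disjointness of events. Fix an order of $K$ and let $\mathcal E$ be the set of $T\in\mathcal T$ for which $E_T$ holds. We show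
$$\sum_{T\in\mathcal E}\frac{w(T)}{t-b_T}\le1. \tag{5}$$
If $\mathcal E=\emptyset$ this is trivial. Otherwise choose $T^*\in\mathcal E$ whose last element is in the latest position, $p$ say, among all members of $\mathcal E$. (Members of $\mathcal E$ are nonempty, since $r\ge2$.) Because $E_{T^*}$ holds, all elements of $B_{T^*}$ come after position $p$. By the choice of $T^*$, every $T\in\mathcal E$ lies within the first $p$ positions. As $T\subseteq K$,
$$T\cap S_{T^*}=T\cap B_{T^*}=\emptyset\qquad\text{for every }T\in\mathcal E .$$
Two consequences follow.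

* (i) $S_{T^*}$ is a minimal transversal disjoint from $T$, so it is a competitor in the choice of $S_T$. Hence $b_T\le|S_{T^*}\cap K|=b_{T^*}$ for every $T\in\mathcal E$.
* (ii) By ($\ast$), applied to each $T\in\mathcal E$, the set $S_{T^*}\setminus K$ contains every $x\in V\setminus K$ with $T_x\in\mathcal E$. The number of such $x$ is $\sum_{T\in\mathcal E}w(T)$. Hence $\sum_{T\in\mathcal E}w(T)\le|S_{T^*}|-b_{T^*}\le t-b_{T^*}$.

By (i), $t-b_T\ge t-b_{T^*}\ge1$ for $T\in\mathcal E$; with (ii),
$$\sum_{T\in\mathcal E}\frac{w(T)}{t-b_T}\le\frac1{t-b_{T^*}}\sum_{T\in\mathcal E}w(T)\le1 .$$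

**Step 4: averaging.** We turn (5) into a bound on $n$. The left side of (5) is $\sum_{T\in\mathcal T}\frac{w(T)}{t-b_T}\mathbf 1_{E_T}$. Taking expectations and using (4),
$$\sum_{T\in\mathcal T}\frac{w(T)}{(t-b_T)\binom{b_T+r-1}{r-1}}\le1. \tag{6}$$
Let $M=\max_{0\le b\le t-1}(t-b)\binom{b+r-1}{r-1}$. Each denominator in (6) is at most $M$, because $0\le b_T\le t-1$. So $\sum_Tw(T)\le M$, and by (3)
$$n=|K|+\sum_{T\in\mathcal T}w(T)\le\sum_{i=1}^{r-1}t^i+M. \qquad\blacksquare$$

**Checking (6) on the examples.** In $G_s$ with $K$ and $T_{x_j}$ as above, there are $s$ terms, each $\frac{1}{s\cdot1}$, and the sum is $1$. In the full core with $K=C$, there are $\binom{2q+1}2$ sets $T$, each with $w(T)=q$, $b_T=2q-1$, and $t-b_T=(3q-1)-(2q-1)=q$. Each term is $q/\bigl(q\binom{2q+1}{2}\bigr)$, and the sum is again $1$. So (6) holds with equality in both.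

## From Theorem 4 to the limit of $f(n)$

### Proof of Theorem 2

Put $r=3$. The step is to bound the maximum in Theorem 4 by AM–GM. For $0\le b\le t-1$ we have $(b+1)(b+2)\le(b+\frac32)^2$. Apply AM–GM to the three nonnegative numbers $t-b$, $\frac{b+3/2}2$, $\frac{b+3/2}2$, whose sum is $t+\frac32$:
$$(t-b)\frac{(b+1)(b+2)}2\le2(t-b)\left(\frac{b+3/2}2\right)^2\le2\left(\frac{t+3/2}3\right)^3=\frac2{27}\left(t+\tfrac32\right)^3 .$$
Theorem 4 gives $n\le t+t^2+\frac2{27}(t+\frac32)^3$. Multiply by $\frac{27}2$ and expand:
$$\tfrac{27}2n\le\left(t+\tfrac32\right)^3+\tfrac{27}2(t^2+t)=t^3+18t^2+20.25\,t+3.375<t^3+18t^2+108t+216=(t+6)^3 .$$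
Hence $t>\sqrt[3]{27n/2}-6=3\sqrt[3]{n/2}-6$. $\qquad\blacksquare$

Connected hypergraphs of order $n\ge3$ have no isolated vertices, so Theorem 2 applies to them. With (2), for all $n\ge3$,
$$\frac3{\sqrt[3]2}-\frac6{\sqrt[3]n}<f(n)<\frac3{\sqrt[3]2}+\frac2{\sqrt[3]n}.$$
So $\lim_{n\to\infty}f(n)=3/\sqrt[3]2$, and in particular $\limsup f(n)=3/\sqrt[3]2\ne\sqrt[3]{16}$.

## The constant $c_r$ for every uniformity

For Theorem 3, fix $r\ge2$ and let $n\ge r$. Connected hypergraphs of order at least $2$ have no isolated vertices. So it is enough to prove the lower bound for hypergraphs without isolated vertices, and to give connected examples for the upper bound.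

**Step 1: lower bound.** We repeat the AM–GM computation for general $r$. The numbers $b+1,\dots,b+r-1$ have mean $b+\frac r2$, so $\prod_{i=1}^{r-1}(b+i)\le(b+\frac r2)^{r-1}$. Next apply AM–GM to $t-b$ and $r-1$ copies of $\frac{b+r/2}{r-1}$, whose sum is $t+\frac r2$:
$$(t-b)\left(b+\tfrac r2\right)^{r-1}=(r-1)^{r-1}(t-b)\left(\frac{b+r/2}{r-1}\right)^{r-1}\le\frac{(r-1)^{r-1}}{r^r}\left(t+\tfrac r2\right)^r .$$
Since $\binom{b+r-1}{r-1}=\frac1{(r-1)!}\prod_{i=1}^{r-1}(b+i)$ and $c_r^{-r}=\frac{(r-1)^{r-1}}{r^r(r-1)!}$, the maximum in Theorem 4 is at most $c_r^{-r}(t+\frac r2)^r$. Also $\sum_{i=1}^{r-1}t^i\le(r-1)t^{r-1}$, because $t\ge1$. With $A=(r-1)c_r^r$, Theorem 4 gives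
$$c_r^r\,n\le\left(t+\tfrac r2\right)^r+A\,t^{r-1}\le\left(t+\tfrac r2\right)^r+r\cdot\tfrac Ar\left(t+\tfrac r2\right)^{r-1}\le\left(t+\tfrac r2+\tfrac Ar\right)^r .$$
The last inequality is $(u+\delta)^r\ge u^r+r\delta u^{r-1}$ for $u,\delta\ge0$ (binomial theorem). Hence $t\ge c_rn^{1/r}-\frac r2-\frac Ar=c_rn^{1/r}-O_r(1)$.

**Step 2: parameters for the construction.** We choose a core size and a load that hold $n$ vertices. Let $\gamma=(r-1)^{r-1}/(r-1)!$, $q=\lceil(n/\gamma)^{1/r}\rceil$, and $m=(r-1)q+r-2$. For $r=3$ this is $\gamma=2$, $m=2q+1$, as before. Take $n$ so large that $q\ge2$ and $n\ge m$; this is possible because $m=O_r(n^{1/r})$ and $r\ge2$. The finitely many smaller $n\ge r$ are absorbed in $O_r(1)$, since $\Upsilon\le n$ and the complete $r$-uniform hypergraph is connected. Then $m\ge2(r-1)+r-2=3r-4$. For $r\ge2$ this is at least $r$, so $m\ge r$. For $0\le i\le r-2$ we have $m-i\ge(r-1)q$, so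
$$q\binom m{r-1}=\frac q{(r-1)!}\prod_{i=0}^{r-2}(m-i)\ge q\,\frac{((r-1)q)^{r-1}}{(r-1)!}=\gamma q^r\ge n .$$

**Step 3: the hypergraph.** We hang the remaining vertices on the $(r-1)$-subsets of a core. Take $C$ with $|C|=m$ and partition the other $n-m$ vertices into possibly empty sets $P_T$, $T\in\binom C{r-1}$, with $|P_T|\le q$; Step 2 shows there is room. The edges are all $r$-subsets of $C$ and all $T\cup\{x\}$ with $x\in P_T$. Since $m\ge r\ge2$, any two vertices of $C$ lie in a common edge, and every other vertex lies in an edge meeting $C$, so the hypergraph is connected.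

**Step 4: bounding a minimal transversal.** Let $S$ be a minimal transversal and $Z=C\setminus S$. All $r$-subsets of $C$ are edges, so $|Z|\le r-1$. If $x\in S\cap P_T$, its private edge is the only edge containing it, $T\cup\{x\}$. So $T\subseteq Z$, and since $|T|=r-1\ge|Z|$, $T=Z$.

* If $|Z|=r-1$, then $S\subseteq(C\setminus Z)\cup P_Z$ and $|S|\le m-(r-1)+q=rq-1$.
* If $|Z|\le r-2$, then no $T$ equals $Z$, so $S=C\setminus Z$, which is nonempty because $m\ge r$. Let $c\in S$. Every edge has at least $r-1$ vertices in $C$, so a private edge of $c$ has at least $r-2$ vertices of $C$ other than $c$; these are not in $S$, so they lie in $Z$. Hence $|Z|=r-2$ and $|S|=m-r+2=(r-1)q\le rq-1$.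

So $\Upsilon\le rq-1$. Since $q\le(n/\gamma)^{1/r}+1$ and $r\gamma^{-1/r}=c_r$,
$$\Upsilon\le r\left(\frac n\gamma\right)^{1/r}+r-1=c_rn^{1/r}+r-1 .$$
With Step 1 this proves Theorem 3. $\qquad\blacksquare$
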